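\title{The expected number of solutions of $x=J\arctan x$ for a Gaussian matrix $J$}

\begin{abstract}
Let $J$ be an $n\times n$ matrix with independent $N(0,\sigma^2/n)$ entries and let $A_n(\sigma)$ be the number of $x\in\mathbb R^n$ with $x_i=\sum_j J_{ij}\arctan x_j$ for all $i$. We prove that $\frac1n\log\mathbb E[A_n(\sigma)]$ converges for every $\sigma>0$, to a limit $C(\sigma)$ given by a variational formula over probability measures on the line. The limit vanishes for $\sigma\le1$ and satisfies $0<C(\sigma)\le(\sigma-1)^2$ for $\sigma>1$, which proves a conjecture on this system. The quadratic order is not sharp: $C(\sigma)=\frac{16}{81}(\sigma-1)^3+O((\sigma-1)^4)$ as $\sigma\to1^+$. The proof combines an exact integral formula for $\mathbb E[A_n]$, a comparison of the first and second moments of the determinant of a shifted Gaussian matrix, and relative entropy estimates.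
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The problem}

Let $\phi(t)=\arctan t$, let $\sigma>0$, and let $J=(J_{ij})$ be an $n\times n$ random matrix with independent centered Gaussian entries of variance $\sigma^2/n$. We consider the system
\begin{equation}\label{eq:system}
x_i=\sum_{j=1}^nJ_{ij}\,\phi(x_j),\qquad 1\le i\le n,
\end{equation}
and denote by $A_n=A_n(\sigma)$ the number of its solutions $x\in\mathbb R^n$. Since $x=0$ is always a solution, $A_n\ge1$. The following conjecture was posed in \cite{Problem}: \emph{the limit $C(\sigma)=\lim_{n\to\infty}\frac1n\log\mathbb E[A_n(\sigma)]$ exists, $C(\sigma)=0$ for $\sigma<1$, and $C(\sigma)=O((\sigma-1)^2)$ as $\sigma\to1^+$.} We prove this conjecture, identify the limit, and determine its exact order at $\sigma=1$.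

\subsection{What to expect}

Put $z=\sigma^2$ and let $\gamma_s$ be the centered Gaussian law on $\mathbb R$ with variance $s>0$. For a probability measure $\mu$ on $\mathbb R$ let
\[
v(\mu)=\int t^2\,d\mu(t),\qquad q(\mu)=\int\phi^2\,d\mu ,
\]
and for $x\in\mathbb R^n$ let
\[
\Phi(x)=(\phi(x_i))_{i\le n},\qquad D=D(x)=\mathrm{diag}(\phi'(x_i)),\qquad \mu_x=\frac1n\sum_{i=1}^n\delta_{x_i}.
\]
The system reads $x=J\Phi(x)$, the derivative of $x\mapsto x-J\Phi(x)$ is $I-JD(x)$, and $|x|^2=nv(\mu_x)$, $|\Phi(x)|^2=nq(\mu_x)$. Note that $0<\phi'(t)=(1+t^2)^{-1}\le1$.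

The expected number of solutions is an integral over $x$ of two competing factors: the density of the random vector $J\Phi(x)$ at the point $x$, and the size of $|\det(I-JD(x))|$ given that $x$ is a solution.

For fixed $x\ne0$ the coordinates of $J\Phi(x)$ are independent with law $\gamma_{zq(\mu_x)}$. So $x$ is a likely value of $J\Phi(x)$ only if its coordinates look like a sample from $\gamma_{zq(\mu_x)}$, and in particular only if $v(\mu_x)\approx zq(\mu_x)$. Since $|\phi(t)|<|t|$ for $t\ne0$, we have $q(\mu_x)<v(\mu_x)$, and the relation $v=zq$ is impossible when $\sigma\le1$. This locates the threshold at $\sigma=1$.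

For the determinant, the crudest estimate replaces $D$ by $I$. Define, for $m>0$,
\begin{equation}\label{eq:psi}
\psi(m)=\log m-1+\frac1m,\qquad \psi_+(m)=\sup_{u\ge0}\{-u+\log(1+um)\}.
\end{equation}
Differentiating in $u$ shows that $\psi_+(m)=\psi(m)$ for $m\ge1$, with the supremum attained at $u=1-1/m$, and $\psi_+(m)=0$ for $m\le1$. Moreover $\psi'(m)=(m-1)/m^2$ and $\psi''(m)=(2-m)/m^3$, so $\psi\ge\psi(1)=0$, $\psi$ is increasing on $[1,\infty)$ and convex on $(0,2]$, and $\psi(m)\sim\frac12(m-1)^2$ as $m\to1$. An exact computation (Example~\ref{ex:identity}) gives $\frac1n\log\mathbb E\det(I-J)^2\to\psi_+(z)$. The determinant is thus expected to contribute at most $\frac12\psi_+(\sigma^2)$, which is $0$ for $\sigma\le1$ and is asymptotic to $(\sigma-1)^2$ as $\sigma\to1^+$. This is the conjectured order.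

\subsection{The result}

For probability measures $\mu,\nu$ the relative entropy is $\mathrm{KL}(\mu\,|\,\nu)=\int\log\frac{d\mu}{d\nu}\,d\mu$ if $\mu\ll\nu$, and $+\infty$ otherwise. It takes values in $[0,+\infty]$. Let $\mathcal P$ be the set of probability measures $\mu\ne\delta_0$ on $\mathbb R$ with $v(\mu)<\infty$; for these, $0<q(\mu)<v(\mu)$. For $\mu\in\mathcal P$ and $u\ge0$ put
\[
L(\mu,u)=-u+\int\log\big(1+zu\,\phi'^2\big)\,d\mu,\qquad \Lambda(\mu)=\sup_{u\ge0}L(\mu,u),
\]
\[
F(\mu)=-\mathrm{KL}\big(\mu\,|\,\gamma_{zq(\mu)}\big)+\tfrac12\Lambda(\mu)\in[-\infty,\infty).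
\]
The first term of $F$ is the price of having solutions whose coordinates are distributed like $\mu$, and the second is the growth rate of the determinant at such solutions. We have
\begin{equation}\label{eq:Lderiv}
\partial_uL(\mu,u)=-1+\int\frac{z\phi'^2}{1+zu\phi'^2}\,d\mu ,
\end{equation}
which is at most $-1+1/u$ for $u>0$. Hence the supremum defining $\Lambda$ is attained in $[0,1]$. Since $L(\mu,0)=0$ and $\phi'\le1$, it follows that $0\le\Lambda\le\log(1+z)$ and $F\le\frac12\log(1+z)$.

\begin{theorem}\label{thm:main}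
For every $\sigma>0$,
\[
\lim_{n\to\infty}\frac1n\log\mathbb E[A_n(\sigma)]=C(\sigma):=\max\Big(0,\ \sup_{\mu\in\mathcal P}F(\mu)\Big)<\infty .
\]
Moreover:
\begin{enumerate}
\item[(i)] $C(\sigma)=0$ for $\sigma\le1$;
\item[(ii)] $C(\sigma)\le\log\sigma-\frac12(1-\sigma^{-2})\le(\sigma-1)^2$ for $\sigma>1$;
\item[(iii)] $C(\sigma)>0$ for every $\sigma>1$;
\item[(iv)] $C(\sigma)=\frac2{81}(\sigma^2-1)^3+O((\sigma-1)^4)=\frac{16}{81}(\sigma-1)^3+O((\sigma-1)^4)$ as $\sigma\to1^+$.
\end{enumerate}
\end{theorem}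

The existence of the limit together with (i) and (ii) is the conjecture. The bound in (ii) is $\frac12\psi(\sigma^2)$, the crude estimate above, and (iv) says that it is not attained even in order. The reason is that $\psi$ also governs the entropy term. For $\mu\in\mathcal P$ with $v=v(\mu)$ and any $s>0$,
\begin{equation}\label{eq:KLshift}
\mathrm{KL}(\mu\,|\,\gamma_s)=\mathrm{KL}(\mu\,|\,\gamma_v)+\tfrac12\psi(s/v),
\end{equation}
both sides being possibly $+\infty$, because $\log\frac{d\gamma_v}{d\gamma_s}(t)=\frac12\log\frac sv+\frac{t^2}2\big(\frac1s-\frac1v\big)$ has $\mu$-integral $\frac12\psi(s/v)$. To have $D\approx I$ and gain $\frac12\psi(z)$ from the determinant, the coordinates of $x$ must be small. But then $q\approx v$, and \eqref{eq:KLshift} with $s=zq$ charges $\frac12\psi(z)$. The quadratic terms cancel, and what is left is cubic.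

Section~\ref{sec:formula} derives the exact formula for $\mathbb E[A_n]$, first for $n=1$. Sections~\ref{sec:det} and~\ref{sec:cond} show that the determinant factor is $e^{n\Lambda(\mu_x)/2}$ on the exponential scale. Section~\ref{sec:limit} evaluates the integral, Section~\ref{sec:bounds} proves (i)--(iii), and Section~\ref{sec:cubic} proves (iv). Empty products and determinants of $0\times0$ matrices equal $1$, and $0^0=1$.

\section{Solving for $J$ instead of $x$}\label{sec:formula}

The system \eqref{eq:system} is nonlinear in $x$ but linear in $J$. We therefore parametrize the pairs (matrix, nonzero solution) by the solution, and count solutions by a change of variables.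

\subsection{The case $n=1$}

Here $J$ has law $\gamma_z$, and $x\ne0$ is a solution if and only if $J=j(x):=x/\phi(x)$. The function $j$ is even, tends to $1$ at $0$ and to $\infty$ at $\infty$, and
\[
j'(x)=\frac{1-j(x)\phi'(x)}{\phi(x)}=\frac{\phi'(x)h(x)}{\phi(x)^2},\qquad h(t):=(1+t^2)\phi(t)-t .
\]
The function $h$ is odd and $h'(t)=2t\phi(t)$, so $h>0$ on $(0,\infty)$. Thus $j$ maps each open half-line bijectively onto $(1,\infty)$, and $A_1=1+2\cdot\mathbf 1_{\{J>1\}}$. Substituting $J=j(x)$ on each half-line,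
\[
\mathbb E[A_1]-1=2\,\mathbb P(J>1)=\int_{\mathbb R}\frac{e^{-x^2/(2z\phi(x)^2)}}{\sqrt{2\pi z\phi(x)^2}}\;\big|1-j(x)\phi'(x)\big|\,dx .
\]
The first factor is the density of $J\phi(x)$ at $x$ and the second is the determinant. Near $x=0$ the first factor behaves like a constant times $|x|^{-1}$ and is not integrable. The integral converges because the second factor equals $\phi'h/\phi\sim\frac23x^2$. The function $h$ measures the nonlinearity of $\phi$, and it plays the same role for every $n$. We shall need, for all real $t$,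
\begin{equation}\label{eq:h}
|h(t)|\ge\tfrac23|\phi(t)|^3,\qquad \phi'(t)|h(t)|\le|\phi(t)|\min(1,t^2).
\end{equation}
By oddness let $t>0$, so that $t\ge\phi(t)>0$. The first bound holds because $h'=2t\phi\ge2\phi^2\phi'=(\frac23\phi^3)'$ and both sides vanish at $0$. The second holds because $\phi'h=\phi-\frac t{1+t^2}\le\phi-\frac\phi{1+t^2}=\phi\,\frac{t^2}{1+t^2}$.

\subsection{The general formula}

From now on $n\ge3$. The equation $J\Phi(x)=x$ prescribes the action of $J$ on the unit vector $\omega(x)=\Phi(x)/|\Phi(x)|$ and leaves its action on $\omega(x)^\perp$ free. To use the latter as a coordinate we need an orthonormal basis of $\omega(x)^\perp$ that depends smoothly on $x$. Let $\mathbf e_1$ be the first basis vector and $U=\{x\ne0:\omega(x)\ne\mathbf e_1\}$. This set is open, and its complement in $\mathbb R^n\setminus\{0\}$ is the half-line $\{x_1>0,\ x_2=\dots=x_n=0\}$. For $x\in U$ let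
\[
O(x)=I-2\,\frac{(\mathbf e_1-\omega)(\mathbf e_1-\omega)^T}{|\mathbf e_1-\omega|^2}
\]
be the reflection that exchanges $\mathbf e_1$ and $\omega=\omega(x)$. It is orthogonal, smooth in $x$, and has first column $\omega$. Write $O=(\omega,O')$ and define
\[
\Psi:U\times\mathbb R^{n\times(n-1)}\to\mathbb R^{n\times n},\qquad \Psi(x,G)=\big(x/|\Phi(x)|,\;G\big)\,O(x)^T .
\]

\begin{proposition}\label{prop:formula}
Let $G$ be an $n\times(n-1)$ matrix with independent $N(0,z/n)$ entries. For $x\in U$ put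
\[
p(x)=\frac{e^{-|x|^2/(2zq(\mu_x))}}{(2\pi zq(\mu_x))^{n/2}},\qquad \mathcal D(x)=\mathbb E\,\big|\det\big(I-\Psi(x,G)D(x)\big)\big| .
\]
Then $\mathbb E[A_n]=1+I_n$ with $I_n=\int_{\mathbb R^n}p(x)\,\mathcal D(x)\,dx$.
\end{proposition}

\begin{proof}
\emph{Counting.} A solution on the excluded half-line satisfies $0=x_i=J_{i1}\phi(x_1)$ for $i\ge2$, which forces $J_{21}=0$, an event of probability $0$. For $x\in U$, the identity $\Psi(x,G)=J$ means $JO=(x/|\Phi|,G)$, that is, $J\Phi(x)=x$ and $G=JO'(x)$. So the solutions in $U$ correspond bijectively to the points of $\Psi^{-1}(J)$, and almost surely $A_n=1+\#\Psi^{-1}(J)$, the $1$ counting $x=0$.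

\emph{Jacobian.} Let $J=\Psi(x,G)$. Differentiating $JO=(x/|\Phi|,G)$ gives
\[
(dJ)\,O=\big(d(x/|\Phi|)-J\,d\omega,\ \ dG-J\,dO'\big).
\]
Using $d\Phi=D\,dx$ and $x=J\Phi$, the first column is
\[
d\frac{x}{|\Phi|}-J\,d\frac{\Phi}{|\Phi|}=\frac{dx-J\,d\Phi}{|\Phi|}+(x-J\Phi)\,d\big(|\Phi|^{-1}\big)=\frac{(I-JD)\,dx}{|\Phi|},
\]
which does not involve $dG$, while the other columns are $dG$ plus a linear function of $dx$. So $(dx,dG)\mapsto(dJ)O$ is block triangular with diagonal blocks $|\Phi|^{-1}(I-JD)$ and the identity. Right multiplication by $O$ is an isometry of $\mathbb R^{n\times n}$, hence the Jacobian determinant of $\Psi$ has absolute value $|\Phi|^{-n}|\det(I-JD)|$.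

\emph{Change of variables.} The map $\Psi$ is not injective, and the tool for this situation is the area formula \cite[3.2.3]{Federer}: if $\Psi$ is a $C^1$ map from an open set $\Omega\subset\mathbb R^N$ to $\mathbb R^N$, with Jacobian determinant $\mathrm{Jac}\,\Psi$, then $y\mapsto\#\Psi^{-1}(y)$ is measurable, and $\int_\Omega\rho(\Psi)\,|\mathrm{Jac}\,\Psi|=\int\rho(y)\,\#\Psi^{-1}(y)\,dy$ for every Borel $\rho\ge0$. (For a $C^1$ map, partition $\Omega$ into countably many Borel sets, each contained in a ball on which $\Psi$ is Lipschitz.) Take for $\rho$ the density $\rho_J$ of $J$, which depends only on $\sum J_{ij}^2$. This sum is unchanged by right multiplication by $O^T$, so $\rho_J(\Psi(x,G))$ is the product of $(2\pi z/n)^{-n/2}e^{-n|x|^2/(2z|\Phi|^2)}$ and the density of $G$. Since $|\Phi|^2=nq(\mu_x)$, multiplying the first factor by $|\Phi|^{-n}$ gives $p(x)$. Finally, $\mathbb R^n\setminus U$ is a null set.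
\end{proof}

The matrix $\Psi(x,G)$ is degenerate: it has no randomness in the direction $\omega$. The next lemma splits off this direction and leaves a square matrix with independent Gaussian entries. Put
\[
w=w(x)=\frac{D^{-1}\Phi-x}{|\Phi|}=\frac{(h(x_i))_{i\le n}}{|\Phi|},
\]
which is nonzero for $x\ne0$. Let $\hat w=w/|w|$, and let the columns of $W\in\mathbb R^{n\times(n-1)}$ be an orthonormal basis of $w^\perp$.

\begin{lemma}\label{lem:reduction}
Let $x\in U$ and $B=W^TD^{-1}O'\in\mathbb R^{(n-1)\times(n-1)}$. Then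
\[
\mathcal D(x)=\det D\cdot|w|\cdot\mathbb E|\det(B-Z)|,\qquad BB^T=W^TD^{-1}(I-\omega\omega^T)D^{-1}W,
\]
where $Z$ is an $(n-1)\times(n-1)$ matrix with independent $N(0,z/n)$ entries.
\end{lemma}

\begin{proof}
With $J=\Psi(x,G)$ we have $I-JD=(D^{-1}-J)D$ and $(D^{-1}-J)O=(w,\ D^{-1}O'-G)$. Multiply on the left by the orthogonal matrix $(\hat w,W)^T$. The first column becomes $|w|\mathbf e_1$, and the lower right $(n-1)\times(n-1)$ block is $B-W^TG$. Hence $|\det(I-JD)|=\det D\,|w|\,|\det(B-W^TG)|$. The columns of $Z=W^TG$ are independent centered Gaussian vectors with covariance $\frac znW^TW=\frac znI$. The formula for $BB^T$ follows from $O'O'^T=I-\omega\omega^T$.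
\end{proof}

For $n=1$ only the factor $\det D\,|w|=\phi'h/\phi$ is present. If $\phi$ were the identity, $h$ and $w$ would vanish identically; this agrees with the fact that a nonzero solution of $x=Jx$ requires $\det(I-J)=0$, an event of probability $0$.

\section{Determinants of shifted Gaussian matrices}\label{sec:det}

We need the first absolute moment of $\det(B-Z)$ for a deterministic $B$ about which little is known. The second moment has a closed form. We compute it, and then show that on the exponential scale the first moment is its square root, uniformly in $B$. Both steps use \emph{bi-orthogonal invariance}: if $Z$ has independent $N(0,\tau)$ entries and $Q_1,Q_2$ are deterministic orthogonal matrices, then $\pm Q_1ZQ_2$ has the law of $Z$. By the singular value decomposition, the law of $|\det(B-Z)|$ is then that of $|\det(\mathrm{diag}(b_i)+Z)|$, where $b_i$ are the singular values of $B$.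

\begin{lemma}\label{lem:second}
Let $B\in\mathbb R^{m\times m}$ have singular values $b_1,\dots,b_m$ and let $Z$ be $m\times m$ with independent $N(0,\tau)$ entries. Then
\[
\mathbb E\det(B-Z)^2=\sum_{S\subset\{1,\dots,m\}}|S|!\,\tau^{|S|}\prod_{i\notin S}b_i^2=\int_0^\infty e^{-r}\det(BB^T+\tau rI)\,dr .
\]
\end{lemma}

\begin{proof}
Let $Z_S$ be the principal submatrix of $Z$ indexed by $S$. Expanding by multilinearity,
\begin{equation}\label{eq:minors}
\det(\mathrm{diag}(b_i)+Z)=\sum_S\det Z_S\prod_{i\notin S}b_i .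
\end{equation}
Let $S\ne S'$, say $i\in S\setminus S'$. Changing the sign of row $i$ of $Z$ preserves the law of $Z$, changes the sign of $\det Z_S$ and fixes $\det Z_{S'}$. Hence $\mathbb E[\det Z_S\det Z_{S'}]=0$. In the expansion of $(\det Z_S)^2$ over pairs of permutations, only the $|S|!$ pairs of equal permutations have nonzero mean, each equal to $\tau^{|S|}$. This gives the first equality. For the second, write $|S|!=\int_0^\infty r^{|S|}e^{-r}dr$ and $\sum_S(\tau r)^{|S|}\prod_{i\notin S}b_i^2=\prod_i(b_i^2+\tau r)$.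
\end{proof}

The integral over $r$ is the origin of the supremum over $u=r/n$ in $\Lambda$. Indeed, let $t_1,\dots,t_n\ge0$ and $g(r)=e^{-r}\prod_{i=1}^n(1+rt_i)$. Then
\begin{equation}\label{eq:laplace}
e^{-1}\sup_{r\ge0}g\ \le\ \int_0^\infty g(r)\,dr\ \le\ (2n+2)\sup_{r\ge0}g .
\end{equation}
The lower bound holds because $g\ge e^{-1}g(r_0)$ on $[r_0,r_0+1]$ for every $r_0\ge0$. For the upper bound, $g'/g=-1+\sum_it_i/(1+rt_i)\le-1+n/r\le-\frac12$ for $r\ge2n$, so $\int_{2n}^\infty g\le2g(2n)$, while $\int_0^{2n}g\le2n\sup g$.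

\begin{example}\label{ex:identity}
For $m=n$, $B=I$ and $\tau=z/n$, Lemma~\ref{lem:second} gives $\mathbb E\det(I-J)^2=\int_0^\infty e^{-r}(1+zr/n)^n\,dr$. With $r=nu$ the supremum of the integrand is $e^{n\psi_+(z)}$ by \eqref{eq:psi}, so $\frac1n\log\mathbb E\det(I-J)^2\to\psi_+(z)$ by \eqref{eq:laplace}.
\end{example}

The Cauchy--Schwarz inequality bounds the first moment by the square root of the second. The reverse inequality, up to $e^{-o(n)}$, would follow from concentration of $\log|\det(B-Z)|$ on a scale $o(n)$. The obstacle is that $\log|\det M|=\sum_i\log s_i(M)$, where $s_1(M)\ge\dots\ge s_m(M)$ are the singular values, is not a Lipschitz function of $M$ where some $s_i(M)$ are small. Replacing $s_i$ by $\max(s_i,\varepsilon)$ restores the Lipschitz property but changes the determinant in the wrong direction for a lower bound. We therefore set aside a small part of the Gaussian noise and show that averaging over it has the effect of raising all small singular values to $\varepsilon$,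 at a small exponential cost. Two standard facts are used.
\begin{itemize}
\item \emph{Mirsky's inequality:} $\sum_i(s_i(M)-s_i(M'))^2\le\|M-M'\|_{HS}^2$, where $\|M\|_{HS}^2=\sum_{i,j}M_{ij}^2$.
\item \emph{Gaussian concentration:} if $X$ is an $\ell$-Lipschitz function of a standard Gaussian vector, then $\mathbb E\,e^{\lambda(X-\mathbb EX)}\le e^{\lambda^2\ell^2/2}$ for all real $\lambda$.
\end{itemize}

\begin{lemma}\label{lem:lift}
Let $m=n-1$, let $Z$ be $m\times m$ with independent $N(0,z/n)$ entries, and let $\eta,\varepsilon\in(0,1)$. For every deterministic $M\in\mathbb R^{m\times m}$,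
\[
\mathbb E|\det(M-\sqrt\eta\,Z)|\ge e^{-n\varepsilon^2/(\eta z)}\prod_{i=1}^m\max(s_i(M),\varepsilon).
\]
\end{lemma}

\begin{proof}
Let $k\in\{0,\dots,m\}$ be the number of singular values $s_i=s_i(M)$ that are less than $\varepsilon$. By invariance the left side is $\mathbb E|\det(\Sigma+\sqrt\eta Z)|$ with $\Sigma=\mathrm{diag}(\Sigma_1,\Sigma_2)$, where $\Sigma_1$ contains the $m-k$ values $s_i\ge\varepsilon$ and $\Sigma_2$ the others. Split $Z$ into blocks $Z_{11},Z_{12},Z_{21},Z_{22}$ of the same sizes. The matrix $P=\Sigma_1+\sqrt\eta Z_{11}$ is almost surely invertible, since $\det P$ is a polynomial in the entries of $Z_{11}$ that does not vanish at $Z_{11}=0$. The Schur complement formula gives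
\[
\det(\Sigma+\sqrt\eta Z)=\det P\cdot\det(T+\sqrt\eta Z_{22}),\qquad T=\Sigma_2-\eta Z_{21}P^{-1}Z_{12},
\]
and $Z_{22}$ is independent of $(P,T)$. If $k=0$ the second factor is $1$; if $k=m$ then $\det P=1$ and $T=\Sigma_2$. We bound the factors in three steps.

\emph{The shift $T$ can be removed:} for fixed $T$, $\mathbb E|\det(T+\sqrt\eta Z_{22})|\ge\mathbb E|\det(\sqrt\eta Z_{22})|$. Condition on all columns but one. The determinant is linear in the remaining column, so it equals $t+\xi$, where $t$ comes from the column of $T$ and is now deterministic, and $\xi$ is a centered Gaussian variable. The function $t\mapsto\mathbb E|t+\xi|$ is convex and even, hence minimal at $t=0$. So replacing that column of $T$ by $0$ does not increase the expectation. Repeat this for each column.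

\emph{The large block:} $\mathbb E|\det P|\ge|\mathbb E\det P|=\det\Sigma_1$, by \eqref{eq:minors} and $\mathbb E\det Z_S=0$ for $S\ne\emptyset$.

\emph{The pure noise block.} Let $g_k$ be a $k\times k$ standard Gaussian matrix. Its absolute determinant is the product of the distances from each column to the span of the previous ones, so it is distributed as a product of independent variables $\chi_k,\chi_{k-1},\dots,\chi_1$, where $\chi_j$ is the length of a standard Gaussian vector in $\mathbb R^j$. From $\mathbb E\chi_j=\sqrt2\,\Gamma(\frac{j+1}2)/\Gamma(\frac j2)$ we get $\mathbb E\chi_j\cdot\mathbb E\chi_{j+1}=j$. With $\mathbb E\chi_{j+1}\le\sqrt{j+1}$ this gives $\mathbb E\chi_j\ge j/\sqrt{j+1}\ge\sqrt{j/2}$. Hence $\mathbb E|\det g_k|\ge(k!/2^k)^{1/2}\ge(k/2e)^{k/2}$.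

Integrating first over $Z_{22}$ and combining the three steps,
\[
\mathbb E|\det(M-\sqrt\eta Z)|\ge\Big(\frac{\eta zk}{2en}\Big)^{k/2}\prod_{s_i\ge\varepsilon}s_i=(cy)^{ny/2}\;\varepsilon^k\prod_{s_i\ge\varepsilon}s_i,\qquad y=\frac kn,\quad c=\frac{\eta z}{2e\varepsilon^2}.
\]
The function $y\mapsto y\log(cy)$ has minimum $-1/(ec)$ on $[0,\infty)$, at $y=1/(ec)$. So $(cy)^{ny/2}\ge e^{-n/(2ec)}=e^{-n\varepsilon^2/(\eta z)}$.
\end{proof}

\begin{lemma}\label{lem:reverse}
For every $\theta>0$ there is $N=N(\theta,\sigma)$ such that, for $n\ge N$, $m=n-1$, $Z$ as in Lemma~\ref{lem:lift} and every deterministic $B\in\mathbb R^{m\times m}$,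
\[
\mathbb E|\det(B-Z)|\ge e^{-\theta n}\big(\mathbb E\det(B-Z)^2\big)^{1/2}.
\]
\end{lemma}

\begin{proof}
Let $\eta,\varepsilon\in(0,1)$ and let $Z',Z''$ be independent copies of $Z$, so that $Z$ has the law of $\sqrt{1-\eta}\,Z'+\sqrt\eta\,Z''$. Put $M=B-\sqrt{1-\eta}\,Z'$. Conditioning on $Z'$ and applying Lemma~\ref{lem:lift},
\[
\mathbb E|\det(B-Z)|\ge e^{-n\varepsilon^2/(\eta z)}\,\mathbb E\,e^X,\qquad X=\sum_{i=1}^m\log\max(s_i(M),\varepsilon).
\]
The function $s\mapsto\log\max(s,\varepsilon)$ is $\varepsilon^{-1}$-Lipschitz. By the Cauchy--Schwarz and Mirsky inequalities, $X$ is $\sqrt m/\varepsilon$-Lipschitz as a function of $M$. The entries of $M-B$ are standard Gaussians multiplied by $\sqrt{(1-\eta)z/n}$, so in terms of these $X$ is $\ell$-Lipschitz with $\ell^2\le z/\varepsilon^2$, a bound that does not grow with $n$. Concentration with $\lambda=2$ gives $\mathbb Ee^{2X}\le e^{2\mathbb EX+2\ell^2}$. With Jensen's inequality and $e^{X}\ge|\det M|$,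
\[
\mathbb Ee^X\ge e^{\mathbb EX}\ge e^{-z/\varepsilon^2}(\mathbb Ee^{2X})^{1/2}\ge e^{-z/\varepsilon^2}(\mathbb E\det M^2)^{1/2}.
\]
By the first formula of Lemma~\ref{lem:second}, passing from $\tau=z/n$ to $\tau=(1-\eta)z/n$ multiplies each term by $(1-\eta)^{|S|}\ge(1-\eta)^m$. So $\mathbb E\det M^2\ge(1-\eta)^n\,\mathbb E\det(B-Z)^2$. Choose $\eta$ with $-\frac12\log(1-\eta)\le\theta/3$, then $\varepsilon$ with $\varepsilon^2/(\eta z)\le\theta/3$, then $N$ with $z/\varepsilon^2\le\theta N/3$.
\end{proof}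

\section{The determinant at a solution}\label{sec:cond}

We return to $\mathcal D(x)$. The matrix $BB^T$ of Lemma~\ref{lem:reduction} differs from the diagonal matrix $D^{-2}$ by a rank-one term and a compression to a hyperplane. Neither change matters on the exponential scale, and $(\det D)^2\det(D^{-2}+zuI)=\prod_i(1+zu\phi'(x_i)^2)=e^{n(u+L(\mu_x,u))}$. This leads to $\mathcal D(x)\approx e^{n\Lambda(\mu_x)/2}$. In the upper bound we must also retain a factor that vanishes at $x=0$. Indeed, as $x\to0$ we have $q(\mu_x)\sim|x|^2/n$, so $p(x)$ is asymptotic to a constant times $|x|^{-n}$, which is not integrable at $0$.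

\begin{proposition}\label{prop:upper}
For all $x\in U$, $\ \mathcal D(x)\le\min(1,|x|^2)\,(2n+2)^{1/2}\,e^{n\Lambda(\mu_x)/2}$.
\end{proposition}

\begin{proof}
Let $t\ge0$ and $Y=D^{-2}+tI$. Since $I-\omega\omega^T\le I$, we have $0\le BB^T+tI\le W^TYW$ as quadratic forms, so $\det(BB^T+tI)\le\det(W^TYW)$. In the orthonormal basis $(\hat w,W)$, the cofactor formula for the upper left entry of $Y^{-1}$ reads $\det(W^TYW)=\det Y\cdot\hat w^TY^{-1}\hat w$, and $Y^{-1}\le D^2$. Therefore
\[
(\det D)^2|w|^2\det(BB^T+tI)\le|Dw|^2\prod_{i=1}^n\big(1+t\phi'(x_i)^2\big).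
\]
By Lemma~\ref{lem:reduction}, the Cauchy--Schwarz inequality, Lemma~\ref{lem:second} with $\tau=z/n$, and \eqref{eq:laplace},
\[
\mathcal D(x)^2\le|Dw|^2\int_0^\infty e^{-r}\prod_i\Big(1+\frac{zr}n\phi'(x_i)^2\Big)dr\le|Dw|^2\,(2n+2)\,e^{n\Lambda(\mu_x)},
\]
because the integrand at $r=nu$ is $e^{nL(\mu_x,u)}$. Finally $(Dw)_i=\phi'(x_i)h(x_i)/|\Phi|$, so the second bound in \eqref{eq:h} gives $|Dw|\le\min(1,\max_ix_i^2)\le\min(1,|x|^2)$.
\end{proof}

For the lower bound, two eigenvalues of $D^{-2}$ may be lost, which is harmless if the coordinates of $x$ are bounded, and $|w|$ must stay away from $0$, which holds if $q(\mu_x)$ does.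

\begin{proposition}\label{prop:lower}
Let $R,q_0>0$, $u\in(0,1]$ and $\theta>0$. There are $c>0$, depending on $R,q_0,u,\sigma$, and $N$ such that for $n\ge N$ and all $x\in U\cap[-R,R]^n$ with $q(\mu_x)\ge q_0/2$,
\[
\mathcal D(x)\ge c\,e^{-\theta n}\,e^{nL(\mu_x,u)/2}.
\]
\end{proposition}

\begin{proof}
Put $t=zu>0$. The map $s\mapsto\det(BB^T+sI)$ is increasing on $[0,\infty)$, so restricting the integral in Lemma~\ref{lem:second} to $r\in[nu,nu+1]$ gives $\mathbb E\det(B-Z)^2\ge e^{-nu-1}\det(BB^T+tI)$.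

Let $\delta_1\ge\dots\ge\delta_n$ be the eigenvalues $(1+x_i^2)^2$ of $D^{-2}$, so $\delta_1\le(1+R^2)^2$, and let $\lambda_1\ge\dots\ge\lambda_{n-1}\ge0$ be those of $BB^T$. With $y=D^{-1}\omega$, the matrix $BB^T$ represents the restriction to $w^\perp$ of the quadratic form of $D^{-2}-yy^T$. For $i\le n-2$ let $E$ be the span of eigenvectors of $D^{-2}$ for $\delta_1,\dots,\delta_{i+2}$. The subspace $E\cap w^\perp\cap y^\perp$ has dimension at least $i$, and on it the form is at least $\delta_{i+2}|\cdot|^2$. The max--min characterization of eigenvalues gives $\lambda_i\ge\delta_{i+2}$. Hence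
\[
\det(BB^T+tI)\ge t\prod_{i=3}^n(\delta_i+t)\ge\frac{t}{((1+R^2)^2+t)^2}\prod_{i=1}^n(\delta_i+t),
\]
and $(\det D)^2e^{-nu}\prod_i(\delta_i+t)=e^{nL(\mu_x,u)}$. By the first bound in \eqref{eq:h} and Jensen's inequality $\int\phi^6d\mu_x\ge q(\mu_x)^3$,
\[
|w|^2\ge\frac49\,\frac{\int\phi^6d\mu_x}{q(\mu_x)}\ge\frac49\,q(\mu_x)^2\ge\frac{q_0^2}9 .
\]
Lemmas~\ref{lem:reduction} and~\ref{lem:reverse} now give the claim with $c=\frac{q_0}3\,(t/e)^{1/2}\,((1+R^2)^2+t)^{-1}$.
\end{proof}

\section{The limit}\label{sec:limit}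

We now know that $I_n$ is, up to subexponential factors, $\int p(x)e^{n\Lambda(\mu_x)/2}dx$, and the integrand depends on $x$ only through $\mu_x$. We write $C=C(\sigma)$; it is finite because $F\le\frac12\log(1+z)$.

\subsection{Upper bound}

If the integrand were a product measure restricted to a symmetric set, the following elementary bound would apply. Let $\nu$ be a probability measure on $\mathbb R$, let $\mathcal A\subset\mathbb R^n$ be a Borel set invariant under permutations of the coordinates with $\nu^{\otimes n}(\mathcal A)>0$, and let $P=\nu^{\otimes n}(\,\cdot\,|\,\mathcal A)$. All one-dimensional marginals of $P$ equal the same law $\bar\mu$, whose density with respect to $\nu$ is at most $1/\nu^{\otimes n}(\mathcal A)$, and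
\begin{equation}\label{eq:sanov}
-\log\nu^{\otimes n}(\mathcal A)=\mathrm{KL}(P\,|\,\nu^{\otimes n})=\mathrm{KL}(P\,|\,\bar\mu^{\otimes n})+n\,\mathrm{KL}(\bar\mu\,|\,\nu)\ge n\,\mathrm{KL}(\bar\mu\,|\,\nu).
\end{equation}
The first equality holds because $dP/d\nu^{\otimes n}=\mathbf 1_{\mathcal A}/\nu^{\otimes n}(\mathcal A)$, and the second by writing $\frac{dP}{d\nu^{\otimes n}}=\frac{dP}{d\bar\mu^{\otimes n}}\prod_i\frac{d\bar\mu}{d\nu}(x_i)$.

Our integrand fails to be a product for two reasons: the variance $zq(\mu_x)$ in $p(x)$ depends on all coordinates, and $\Lambda$ is a supremum over $u$. We discretize both parameters.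

\emph{Discretization.} Fix $\delta\in(0,\frac12)$ and let $\mathcal U=\delta\mathbb Z\cap[0,1]$, a set of at most $1+1/\delta$ points. By \eqref{eq:Lderiv}, $L(\mu,\cdot)$ is $(1+z)$-Lipschitz, and its maximizer lies in $[0,1]$, within $\delta$ of $\mathcal U$. Hence
\[
e^{n\Lambda(\mu_x)/2}\le e^{n(1+z)\delta/2}\sum_{u\in\mathcal U}e^{-nu/2}\prod_{i=1}^n\sqrt{1+zu\phi'(x_i)^2}.
\]
For $k\ge0$ let $q_k=\frac{\pi^2}4e^{-k\delta}$ and $\mathcal A_k=\{x:q_{k+1}<q(\mu_x)\le q_k\}$. Since $|\phi|<\pi/2$, these shells cover $\mathbb R^n\setminus\{0\}$. On $\mathcal A_k$ we have $p(x)\le(2\pi zq_{k+1})^{-n/2}e^{-|x|^2/(2zq_k)}$, which is $e^{n\delta/2}$ times the density of $\gamma_{zq_k}^{\otimes n}$. With $\alpha_k=\sup_{\mathcal A_k}\min(1,|x|^2)$, Proposition~\ref{prop:upper} gives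
\begin{equation}\label{eq:shells}
I_n\le(2n+2)^{1/2}e^{n(2+z)\delta/2}\sum_{k\ge0}\alpha_k\sum_{u\in\mathcal U}Q_{k,u},
\end{equation}
where
\[
Q_{k,u}=e^{-nu/2}\int_{\mathcal A_k}\prod_i\sqrt{1+zu\phi'(x_i)^2}\;d\gamma_{zq_k}^{\otimes n}(x).
\]

\emph{One shell.} Fix $k$ and $u$, put $s=zq_k$, and let $\nu=\mathcal N^{-1}\sqrt{1+zu\phi'^2}\;\gamma_s$ with the normalizing constant $\mathcal N\ge 1$. Then $Q_{k,u}=e^{-nu/2}\mathcal N^n\nu^{\otimes n}(\mathcal A_k)$, and we may assume that this is positive. Let $P$ and $\bar\mu$ be as in \eqref{eq:sanov} for $\mathcal A=\mathcal A_k$. Since $\mathrm{KL}(\bar\mu\,|\,\nu)=\mathrm{KL}(\bar\mu\,|\,\gamma_s)-\frac12\int\log(1+zu\phi'^2)\,d\bar\mu+\log\mathcal N$, we obtain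
\[
\tfrac1n\log Q_{k,u}\le-\mathrm{KL}(\bar\mu\,|\,\gamma_s)+\tfrac12L(\bar\mu,u)\le-\mathrm{KL}(\bar\mu\,|\,\gamma_s)+\tfrac12\Lambda(\bar\mu).
\]
The law $\bar\mu$ has a bounded density with respect to $\gamma_s$, so $\bar\mu\in\mathcal P$, and $q(\bar\mu)=\mathbb E_P\,q(\mu_x)\in(q_{k+1},q_k]$. To recognize $F(\bar\mu)$ we must replace $s$ by $s'=zq(\bar\mu)\in[e^{-\delta}s,s]$. Put $y=v(\bar\mu)/s'$ and $\kappa'=\mathrm{KL}(\bar\mu\,|\,\gamma_{s'})$. By \eqref{eq:KLshift} for $s$ and for $s'$,
\[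
\mathrm{KL}(\bar\mu\,|\,\gamma_s)-\kappa'=\frac12\log\frac s{s'}-\frac y2\Big(1-\frac{s'}s\Big)\ge-\frac{\delta y}2 .
\]
The error is proportional to $y$, which has no uniform bound, but the entropy itself controls it. By \eqref{eq:KLshift}, $\kappa'\ge\frac12(y-1-\log y)\ge\frac y4-1$, using $\log y\le\frac y2+1$. So $y\le4(\kappa'+1)$ and $\mathrm{KL}(\bar\mu\,|\,\gamma_s)\ge(1-2\delta)\kappa'-2\delta$. Therefore, uniformly in $k$, $u$ and $n$,
\[
\tfrac1n\log Q_{k,u}\le(1-2\delta)F(\bar\mu)+2\delta+\delta\Lambda(\bar\mu)\le C+\delta\,(2+\log(1+z)).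
\]

\emph{Summation over the shells.} There are infinitely many shells, accumulating at $x=0$, and here the weights $\alpha_k$ are needed. Suppose $nq_k<\pi^2/16$ and $x\in\mathcal A_k$. Then $|\phi(x_i)|\le|\Phi(x)|<\pi/4$, so $|x_i|<1$, and concavity of $\phi$ on $[0,1]$ gives $|x_i|\le\frac4\pi|\phi(x_i)|$. Hence $|x|^2\le\frac{16}{\pi^2}nq_k\le2nq_k$. The remaining $k$ satisfy $e^{k\delta}\le4n$, and for them $\alpha_k\le1$. Thus
\[
\sum_k\alpha_k\le1+\frac{\log(4n)}\delta+2n\cdot\frac{\pi^2/4}{1-e^{-\delta}},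
\]
which grows polynomially in $n$. By \eqref{eq:shells}, $\limsup\frac1n\log I_n\le C+\delta\big(\frac{2+z}2+2+\log(1+z)\big)$. Let $\delta\to0$. Since $C\ge0$, also $\limsup\frac1n\log\mathbb E[A_n]=\limsup\frac1n\log(1+I_n)\le C$.

\subsection{Lower bound}

Since $\mathbb E[A_n]\ge1$, it remains to show $\liminf\frac1n\log I_n\ge F(\mu)$ for every $\mu\in\mathcal P$ with $F(\mu)>-\infty$. Let $F_u(\mu)=-\mathrm{KL}(\mu\,|\,\gamma_{zq(\mu)})+\frac12L(\mu,u)$. As $L(\mu,\cdot)$ is continuous and attains its supremum in $[0,1]$, we have $F(\mu)=\sup_{u\in(0,1]}F_u(\mu)$. So fix $u\in(0,1]$; we show $\liminf\frac1n\log I_n\ge F_u(\mu)$. The idea is to integrate with respect to $\mu^{\otimes n}$, under which $\mu_x$ is close to $\mu$. Proposition~\ref{prop:lower} requires bounded coordinates, so we first truncate $\mu$.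

\emph{Truncation.} Let $s=zq(\mu)$. Since $\mathrm{KL}(\mu\,|\,\gamma_s)<\infty$, the measure $\mu$ has a density $\rho_0$ with respect to $\gamma_s$, and $\log\rho_0\in L^1(\mu)$ because $y\log y\ge-1/e$ bounds the negative part: $\int(\log\rho_0)^-d\mu\le1/e$. The logarithm of the density of $\gamma_s$ is a quadratic polynomial, hence $\mu$-integrable. So $\mu$ has a Lebesgue density $\rho$ with $\log\rho\in L^1(\mu)$, and
\begin{equation}\label{eq:KLleb}
\mathrm{KL}(\mu\,|\,\gamma_{zq(\mu)})=\int\log\rho\,d\mu+\frac12\log(2\pi zq(\mu))+\frac{v(\mu)}{2zq(\mu)} .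
\end{equation}
For large $R$ let $c_R=\mu([-R,R])>0$ and let $\mu_R$ be $\mu$ conditioned on $[-R,R]$. It has density $\rho_R=\rho\,\mathbf 1_{[-R,R]}/c_R$ with $\log\rho_R\in L^1(\mu_R)$, it belongs to $\mathcal P$, and \eqref{eq:KLleb} holds for it with first term $\int\log\rho\,d\mu_R-\log c_R$. As $R\to\infty$, $c_R\to1$, and by dominated convergence the $\mu_R$-integrals of $\log\rho$, $\phi^2$, $t^2$ and $\log(1+zu\phi'^2)$ converge to the $\mu$-integrals. So $F_u(\mu_R)\to F_u(\mu)$, and we may assume that $\mu$ is supported in $[-R,R]$.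

\emph{Change of measure.} Let $q_0=q(\mu)>0$, $\theta>0$ and $E=\{x\in U\cap[-R,R]^n:q(\mu_x)\ge q_0/2\}$. Restrict the integral $I_n$ to the $x\in E$ with $\rho(x_i)>0$ for all $i$, where $dx=\prod_i\rho(x_i)^{-1}d\mu^{\otimes n}(x)$. By Proposition~\ref{prop:lower}, for $n\ge N$,
\[
I_n\ge c\,e^{-\theta n}\int\mathbf 1_E\,e^{nT_n}\,d\mu^{\otimes n},
\]
where
\[
T_n(x)=-\int\log\rho\,d\mu_x-\frac12\log(2\pi zq(\mu_x))-\frac{v(\mu_x)}{2zq(\mu_x)}+\frac12L(\mu_x,u).
\]
Under $\mu^{\otimes n}$ the coordinates are independent with law $\mu$. The weak law of large numbers, applied to the $\mu$-integrable functions $\log\rho$, $\phi^2$, $t^2$ and $\log(1+zu\phi'^2)$, shows that $\mu^{\otimes n}(E)\to1$ and, by \eqref{eq:KLleb}, that $T_n\to F_u(\mu)$ in probability. So for large $n$ the event $E\cap\{T_n\ge F_u(\mu)-\theta\}$ has probability at least $\frac12$, and $\liminf\frac1n\log I_n\ge F_u(\mu)-2\theta$. Letting $\theta\to0$ completes the proof that $\frac1n\log\mathbb E[A_n]\to C(\sigma)$.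

\section{Threshold, quadratic bound and positivity}\label{sec:bounds}

The rest of the paper concerns the variational problem. Two numbers attached to $\mu\in\mathcal P$ govern it:
\[
m=m(\mu)=z\int\phi'^2d\mu\in(0,z],\qquad m'=m'(\mu)=\frac{zq(\mu)}{v(\mu)}\in(0,z).
\]
Put $v=v(\mu)$ and $\kappa=\mathrm{KL}(\mu\,|\,\gamma_v)$, which measures how far $\mu$ is from being Gaussian. By \eqref{eq:KLshift}, $\mathrm{KL}(\mu\,|\,\gamma_{zq(\mu)})=\kappa+\frac12\psi(m')$. By Jensen's inequality $L(\mu,u)\le-u+\log(1+um)$, so $\Lambda(\mu)\le\psi_+(m)$. Therefore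
\begin{equation}\label{eq:basic}
F(\mu)=-\kappa-\tfrac12\psi(m')+\tfrac12\Lambda(\mu)\le-\kappa+\tfrac12\big[\psi_+(m)-\psi(m')\big].
\end{equation}

\begin{proof}[Proof of \textup{(i)} and \textup{(ii)}]
The function $\psi_+$ is nondecreasing, $m\le z$ because $\phi'\le1$, and $\kappa,\psi\ge0$. So \eqref{eq:basic} gives $F\le\frac12\psi_+(z)$. For $\sigma\le1$ this is $0$, hence $C(\sigma)=0$. For $\sigma>1$ it is $\frac12\psi(\sigma^2)=\log\sigma-\frac12(1-\sigma^{-2})$. This function and $(\sigma-1)^2$ both vanish at $\sigma=1$, and their derivatives satisfy $(\sigma-1)(\sigma+1)\sigma^{-3}\le2(\sigma-1)$ for $\sigma\ge1$.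
\end{proof}

For positivity we choose a measure that costs nothing, a Gaussian with $m'=1$, and show that the determinant still gains.

\begin{proof}[Proof of \textup{(iii)}]
Let $\sigma>1$ and let $y$ have law $\gamma_1$. The function $v\mapsto m'(\gamma_v)=z\,\mathbb E[\phi(\sqrt v\,y)^2/v]$ is continuous on $(0,\infty)$. It tends to $z>1$ as $v\to0$, by dominated convergence with $\phi(t)^2\le t^2$, and it is at most $z\pi^2/(4v)$, so it tends to $0$ as $v\to\infty$. Choose $v$ with $m'(\gamma_v)=1$. Then $F(\gamma_v)=\frac12\Lambda(\gamma_v)$ by \eqref{eq:basic}.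

We claim that $m(\gamma_v)>m'(\gamma_v)$, that is, $\mathbb E_{\gamma_v}\phi^2<v\,\mathbb E_{\gamma_v}\phi'^2$. Let $(H_j)_{j\ge0}$ be the Hermite polynomials, normalized to form an orthonormal basis of $L^2(\gamma_1)$. They satisfy $H_0=1$, $H_1(y)=y$ and $yH_{j-1}-H_{j-1}'=\sqrt j\,H_j$. Let $\phi_v(y)=\phi(\sqrt v\,y)$ and $c_j=\mathbb E[\phi_vH_j]$. Gaussian integration by parts gives $\mathbb E[\phi_v'H_{j-1}]=\mathbb E[\phi_v\,(yH_{j-1}-H'_{j-1})]=\sqrt j\,c_j$. Since $\phi$ is odd, $c_0=0$. Parseval's identity gives $\mathbb E_{\gamma_v}\phi^2=\sum_{j\ge1}c_j^2$ and $v\,\mathbb E_{\gamma_v}\phi'^2=\mathbb E[\phi_v'^2]=\sum_{j\ge1}jc_j^2$. As $\phi$ is not linear, $c_j\ne0$ for some $j\ge2$, and the claim follows.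

So $m(\gamma_v)>1$. By \eqref{eq:Lderiv}, $\partial_uL(\gamma_v,0)=m(\gamma_v)-1>0$, hence $\Lambda(\gamma_v)>0$ and $C(\sigma)\ge F(\gamma_v)>0$.
\end{proof}

\section{The cubic asymptotics}\label{sec:cubic}

Let $a=z-1\in(0,\frac1{64}]$. The letter $K$ denotes absolute constants, which may change from line to line, and the same holds for the constants implied in $O(\cdot)$. We prove $C=\frac2{81}a^3+O(a^4)$. Since $a^3=(\sigma-1)^3(\sigma+1)^3=8(\sigma-1)^3+O((\sigma-1)^4)$, this is (iv).

\subsection{Expansions and Gaussian test measures}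

Let $f=1-\phi'^2=1-(1+t^2)^{-2}\in[0,1)$, an increasing function of $|t|$. Taylor's formula for $r\mapsto(1+r)^{-2}$ on $[0,\infty)$, whose derivatives alternate in sign and are largest in absolute value at $0$, gives for all real $t$
\begin{equation}\label{eq:taylor1}
2t^2-3t^4\le f(t)\le2t^2,\qquad\big|\phi'(t)^2-(1-2t^2+3t^4)\big|\le4t^6 .
\end{equation}
Squaring $\phi(t)=t-\frac{t^3}3+\frac{t^5}5+O(t^7)$ and using $\frac19+\frac25=\frac{23}{45}$, we get for all real $t$
\begin{equation}\label{eq:taylor2}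
\big|\phi(t)^2-\big(t^2-\tfrac23t^4+\tfrac{23}{45}t^6\big)\big|\le Kt^8,\qquad 0\le t^2-\phi(t)^2\le\tfrac23t^4 .
\end{equation}
In the first bound, the left side divided by $t^8$ is continuous for $t\ne0$, bounded near $0$ and tends to $0$ at infinity. The second follows from $0\le|t|-|\phi|=\int_0^{|t|}\frac{r^2}{1+r^2}dr\le\frac{|t|^3}3$ and $|t|+|\phi|\le2|t|$. The moments of order $2,4,6$ of $\gamma_v$ are $v$, $3v^2$, $15v^3$, so for $v\le1$
\begin{equation}\label{eq:gauss}
\mathbb E_{\gamma_v}\phi'^2=1-2v+9v^2+O(v^3),\qquad\frac{\mathbb E_{\gamma_v}\phi^2}v=1-2v+\frac{23}3v^2+O(v^3),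
\end{equation}
and for all $v>0$, by \eqref{eq:taylor1},
\begin{equation}\label{eq:fmoments}
\mathbb E_{\gamma_v}f\ge2v-9v^2,\qquad\mathbb E_{\gamma_v}f^2\le12v^2 .
\end{equation}

The two expansions in \eqref{eq:gauss} agree to first order and differ by $(9-\frac{23}3)v^2=\frac43v^2$. For $\mu=\gamma_v$ with $v$ of order $a$, both $m-1$ and $m'-1$ are $a-2v+O(a^2)$, while $m-m'=\frac43v^2+O(a^3)$. Since $\psi'(\xi)\approx\xi-1$ near $1$, the right side of \eqref{eq:basic} is about $\frac12(a-2v)\cdot\frac43v^2$. The function $v^2(a-2v)$ has derivative $2v(a-3v)$, so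
\begin{equation}\label{eq:max}
\max_{v\ge0}\ \tfrac23v^2(a-2v)=\tfrac23\cdot\tfrac{a^3}{27}=\tfrac2{81}a^3,\qquad\text{attained at }v=a/3 .
\end{equation}
This dictates the test measure for the lower bound and the target for the upper bound.

\subsection{Lower bound}

Take $\mu=\gamma_v$ with $v=a/3$, so $\kappa=0$. By \eqref{eq:gauss}, $m-1=\frac a3+O(a^2)$, $m'-1=\frac a3+O(a^2)$ and $m-m'=\frac4{27}a^2+O(a^3)$. In particular $m>1$ for small $a$. We must show that Jensen's inequality loses little in \eqref{eq:basic}. The second derivative of $\log(1+r)$ is at least $-1$ on $[0,\infty)$, so for a random variable $Y\ge0$ with mean $\bar Y$,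
\[
\log(1+Y)\ge\log(1+\bar Y)+\frac{Y-\bar Y}{1+\bar Y}-\frac12(Y-\bar Y)^2 .
\]
Apply this to $Y=zu\phi'^2$ under $\gamma_v$, with $u=1-1/m\le1-1/z\le a$. Here $\bar Y=um$, and the variance of $Y$ is $z^2u^2\,\mathrm{Var}(f)\le12z^2u^2v^2\le Ka^4$ by \eqref{eq:fmoments}. Hence $\Lambda(\mu)\ge L(\mu,u)\ge\psi(m)-Ka^4$. By the mean value theorem $\psi(m)-\psi(m')=\psi'(\xi)(m-m')$ with $\xi$ between $m'$ and $m$, so that $\psi'(\xi)=\frac a3+O(a^2)$. The equality in \eqref{eq:basic} gives
\[
C\ge F(\mu)\ge\frac12\cdot\frac a3\cdot\frac4{27}a^2-Ka^4=\frac2{81}a^3-Ka^4 .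
\]

\subsection{Upper bound}

It suffices to bound $F(\mu)$ for $\mu\in\mathcal P$ with $F(\mu)>0$. Such a $\mu$ need not be Gaussian, and a priori its variance need not be small. We have to show that departing from $\gamma:=\gamma_v$, $v=v(\mu)$, gains less than the entropy $\kappa$ that it costs, up to $O(a^4)$. The tool that transfers integrals from $\mu$ to $\gamma$ at the price $\kappa$ is the Donsker--Varadhan inequality: if $\kappa<\infty$, $V\in L^1(\mu)$ and $\mathbb E_\gamma e^V<\infty$, then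
\begin{equation}\label{eq:DV}
\int V\,d\mu\le\kappa+\log\mathbb E_\gamma e^V .
\end{equation}
With $\rho_0=d\mu/d\gamma$, it follows from $\mathbb E_\gamma e^V\ge\int e^{V-\log\rho_0}d\mu\ge e^{\int V d\mu-\kappa}$.

\emph{Step 0: linearization.} By \eqref{eq:basic} and $F(\mu)>0$ we have $\kappa<\infty$ and $\psi_+(m)>\psi(m')\ge0$. This forces $m>1$, and then $m>m'$, since $\psi$ is increasing on $[1,\infty)$. Both $m$ and $m'$ lie in $(0,2]$, where $\psi$ is convex, so $\psi(m)-\psi(m')\le\psi'(m)(m-m')\le(m-1)(m-m')$. We have $m-m'=z\int(1-f-\phi^2/v)\,d\mu$. Since $\int t^2/v\,d\mu=1$, we may replace the constant $1$ by $t^2/v$, which makes the integrand small pointwise: $m-m'=z\int\zeta\,d\mu$ with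
\[
\zeta(t)=-f(t)+\frac{t^2-\phi(t)^2}v .
\]
Therefore
\begin{equation}\label{eq:linear}
0<F(\mu)\le-\kappa+b\int\zeta\,d\mu,\qquad b=\frac z2(m-1)\in(0,a],
\end{equation}
because $0<m-1\le a$ and $z\le2$. In particular $\kappa\le\frac12(m-1)(m-m')\le\frac12az\le a$.

\emph{Step 1: $v\le4a$.} The condition $m>1$ says that $\int f\,d\mu$ is small, and we transfer this to $\gamma$. Apply \eqref{eq:DV} to $V=-\beta f$ with $\beta>0$. From $e^{-r}\le1-r+r^2/2$ for $r\ge0$ and $\log(1+r)\le r$ we get $\int f\,d\mu\ge\mathbb E_\gamma f-\kappa/\beta-\frac\beta2\mathbb E_\gamma f^2$. Choosing $\beta=(2\kappa/\mathbb E_\gamma f^2)^{1/2}$, or letting $\beta\to0$ if $\kappa=0$,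
\begin{equation}\label{eq:transfer}
\int f\,d\mu\ge\mathbb E_\gamma f-\sqrt{2\kappa\,\mathbb E_\gamma f^2}.
\end{equation}
Let $\bar f=\mathbb E_\gamma f$. We have $\int f\,d\mu=1-m/z<1-1/z\le a$, $\mathbb E_\gamma f^2\le\bar f$ and $\kappa\le a$. So $\bar f-\sqrt{2a\bar f}\le a$. Solving this quadratic inequality for $\sqrt{\bar f}$ gives $\sqrt{\bar f}\le\frac{\sqrt2+\sqrt6}2\sqrt a$, that is, $\bar f\le(2+\sqrt3)a\le4a\le\frac1{16}<\frac19$. For $v'\le\frac19$, \eqref{eq:fmoments} gives $\mathbb E_{\gamma_{v'}}f\ge v'$. Since $f$ increases with $|t|$, $\mathbb E_{\gamma_{v'}}f$ increases with $v'$, so $v\ge\frac19$ would give $\bar f\ge\frac19$. Hence $v<\frac19$ and $v\le\bar f\le4a$.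

\emph{Step 2: exponential moments of $\zeta$.} Let $y=t/\sqrt v$, which is standard Gaussian under $\gamma$. By \eqref{eq:taylor1} and \eqref{eq:taylor2}, $|\zeta|\le v(2y^2+\frac23y^4)$. Also $-1\le\zeta\le y^2$, so $\zeta\in L^1(\mu)$. By \eqref{eq:gauss}, $\mathbb E_\gamma\zeta=\mathbb E_\gamma\phi'^2-\mathbb E_\gamma\phi^2/v\le\frac43v^2+Kv^3$. Using $e^r\le1+r+\frac{r^2}2e^{\max(r,0)}$, for $0<\beta\le\frac1{32}$ we get
\begin{equation}\label{eq:expmom}
\log\mathbb E_\gamma e^{\beta\zeta}\le\beta\,\mathbb E_\gamma\zeta+\frac{\beta^2v^2}2\,\mathbb E\big[(2y^2+\tfrac23y^4)^2e^{y^2/32}\big]\le\beta\big(\tfrac43v^2+Kv^3\big)+K\beta^2v^2 .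
\end{equation}

\emph{Step 3: $\kappa\le Ka^3$.} The bound $\kappa\le a$ is too weak to identify $m-1$ to first order. By \eqref{eq:linear} and \eqref{eq:DV} with $V=2b\zeta$, we have $\kappa<b\int\zeta\,d\mu\le\frac12\kappa+\frac12\log\mathbb E_\gamma e^{2b\zeta}$. Since $2b\le2a\le\frac1{32}$, \eqref{eq:expmom} and Step~1 give $\kappa\le\log\mathbb E_\gamma e^{2b\zeta}\le Ka^3$.

\emph{Step 4: $m-1\le a-2v+Ka^2$.} By \eqref{eq:transfer} and \eqref{eq:fmoments},
\[
m-1=a-z\int f\,d\mu\le a-\int f\,d\mu\le a-2v+9v^2+v\sqrt{24\kappa},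
\]
and the last two terms are at most $Ka^2$ by Steps 1 and 3.

\emph{Step 5: conclusion.} By \eqref{eq:linear}, \eqref{eq:DV} with $V=b\zeta$, \eqref{eq:expmom}, $b\le a$ and $v\le4a$,
\[
F(\mu)\le\log\mathbb E_\gamma e^{b\zeta}\le\tfrac43bv^2+Ka^4 .
\]
Now $b=\frac12(m-1)+\frac a2(m-1)\le\frac12(m-1)+\frac12a^2$. With Step~4 and \eqref{eq:max},
\[
F(\mu)\le\tfrac23(m-1)v^2+Ka^4\le\tfrac23v^2(a-2v)+Ka^4\le\tfrac2{81}a^3+Ka^4 .
\]
Hence $C\le\frac2{81}a^3+Ka^4$. This proves (iv) and completes the proof of Theorem~\ref{thm:main}.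

\begin{remark}
The cost-free Gaussian used for (iii) does not see the cubic term. If $m'(\gamma_v)=1$, then $F(\gamma_v)>0$, so $v\le4a$ by Step~1 and $0<m-1=m-m'\le Kv^2\le Ka^2$ by \eqref{eq:gauss}. Since $\psi'(\xi)\le\xi-1$ for $\xi\ge1$, \eqref{eq:basic} gives $F(\gamma_v)\le\frac14(m-1)^2\le Ka^4$. At the near-optimal measure $\gamma_{a/3}$, by contrast, the cost $\frac12\psi(m')$ and the gain $\frac12\psi(m)$ are both $\frac{a^2}{36}+O(a^3)$, and only their difference is cubic.
\end{remark}

\begin{thebibliography}{9}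

\bibitem{Federer}
Federer, \emph{Geometric Measure Theory}.

\bibitem{Problem}
``Let $(J_{ij})$ be an $n\times n$ random matrix with i.i.d Gaussian centered coefficients with $\mathbb{E}[J_{ij}^2]=\frac{\sigma^2}{n}$.'',
\texttt{https://www.cs.rit.edu/\allowbreak\textasciitilde dprl/\allowbreak ARQMath-backup/\allowbreak Collection/\allowbreak Thread\%20Files\%20(supplementary)/\allowbreak Collection\_By\_Year/\allowbreak Older\%20version/\allowbreak V.0.1/\allowbreak 16020\_2011.zip}

\end{thebibliography}
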